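# Hyperbolic cubes with connected faces

## 1. Manifolds with corners, strata and face structures

Throughout, $\square^n=[-1,1]^n$.

**Definition (the group $B_n$).** $B_n$ is the symmetry group of $\square^n$, acting on $\square^n$ and on $\mathbb R^n$ by permutations of coordinates and sign changes. For $b\in B_n$ we write $be_i=\omega_ie_{\beta(i)}$ with $\omega_i=\pm1$ and $\beta$ a permutation, so that $(bx)_{\beta(i)}=\omega_ix_i$. *Example.* $B_1=\{\pm1\}$, and $B_2$ is the dihedral group of order $8$ of the square.

**Definition (hyperbolic manifold with corners).** A smooth $n$-manifold with corners $X$ is modelled on $[0,\infty)^m\times\mathbb R^{n-m}$: every point $x$ has a chart of this form sending $x$ to a point with exactly $m$ vanishing coordinates. The number $m=m(x)$ is the codimension of $x$. The manifold is hyperbolic if it carries a metric of constant curvature $-1$; for $n=1$ this condition is empty. *Example.* A right-angled pentagon in the hyperbolic plane is a compact hyperbolic $2$-manifold with corners. Interior points have codimension $0$, interior points of sides have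 codimension $1$, and the five vertices have codimension $2$.

**Definition (stratum).** A $k$-dimensional stratum of $X$ is a connected component of $\{x\in X: m(x)=n-k\}$. *Example.* The square $\square^2$ has one $2$-dimensional stratum, four $1$-dimensional strata (the open sides) and four $0$-dimensional strata.

**Definition (face structure).** A face structure on $X$ is, for each $k$, a partition of the set of $k$-dimensional strata into classes. The $k$-dimensional face determined by a class is the closure in $X$ of the union of the strata of that class. The faces are ordered by inclusion and form a poset. If $B_n$ acts on $X$, we require that it permute the faces.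

*Example (faces need not be connected).* Remove from $\square^2$ four small open discs centered at $(\pm\frac12,0)$ and $(0,\pm\frac12)$. The $1$-dimensional strata are four open sides and four circles. Put each open side in one class with the circle nearest to it, and let every other stratum be its own class. This face structure is $B_2$-invariant, and its face poset is $B_2$-equivariantly that of the square. But each $1$-dimensional face is the disjoint union of an arc and a circle.

**Definition (degree).** Let $M,N$ be compact connected oriented $k$-manifolds with boundary (corners allowed) and $f\colon(M,\partial M)\to(N,\partial N)$ a map. Its degree is the integer $\delta$ with $f_*[M]=\delta[N]$ in $H_k(N,\partial N)\cong\mathbb Z$. *Example.* Let $\Sigma$ be a torus minus an open disc. Collapsing the complement of an open collar of $\partial\Sigma$ to a point gives a map from $\Sigma$ to a disc. It is a homeomorphism on the open collar, so its degree is $\pm1$.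

## 2. Charney–Davis cubes and the connectedness of faces

Charney and Davis proved that for each $n>0$ there is a compact, connected, orientable hyperbolic $n$-manifold with corners $X^n$, with a $B_n$-invariant face structure and an action of $B_n$ by isometries, such that:

1. the poset of faces of $X^n$ is $B_n$-equivariantly isomorphic to the poset of faces of $\square^n$;
2. each face of $X^n$ is totally geodesic;
3. the faces of $X^n$ intersect orthogonally;
4. each $0$-dimensional face is a single point, i.e. $X^n$ has precisely $2^n$ vertices;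
5. there is a $B_n$-equivariant map $f\colon X^n\to\square^n$ that is face-preserving, i.e. maps each face $F$ into the face of $\square^n$ corresponding to $F$ under (1); with suitable orientations of $X^n$, of each of its faces and of the faces of $\square^n$, both $f$ and its restriction to each face have degree one.

By (4), the $0$-dimensional faces are connected. The question, posed in "(Strict) hyperbolisation", https://proofsfromtheblog.blogspot.com/2025/12/strict-hyperbolisation.html, is whether, for every $n>0$, such an $X^n$ exists in which *every* face, of every dimension, is connected. Equivalently: can every face be the closure of a single stratum? The answer is yes.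

**Theorem A.** For every $n\ge 1$ there is a compact connected orientable hyperbolic $n$-manifold with corners $X^n$, with an isometric $B_n$-action, satisfying (1)–(5), in which every face is the closure of a single stratum.

The manifold is explicit. Let $\phi=\frac{1+\sqrt5}2$. Take the congruence manifold of level $3$ of the form $-\phi x_0^2+x_1^2+\dots+x_n^2$ over $\mathbb Z[\phi]$, and cut it open along the images of the hyperplanes $x_i=0$. Deeper levels give a supplement.

**Theorem B.** For every $d>0$ there is a sequence $X^1,X^2,\dots$ as in Theorem A such that moreover, for all $n$: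

- (6) every $k$-dimensional face of $X^n$ ($k\ge1$) is isometric to $X^k$, as a manifold with corners;
- (7) any two disjoint faces of $X^n$ are at distance $\ge d$ in $X^n$;
- (8) every codimension-one face $F$ has an embedded normal geodesic collar $F\times[0,d/2]\to X^n$.

## 3. Dimensions one and two by hand

For $n=1$ the interval $[-1,1]$ with its two endpoints and $f=\mathrm{id}$ does everything.

Let $n=2$. If all faces are connected, then each edge is an arc joining two of the four vertices, so $\partial X^2$ is one circle made of four geodesic edges meeting at right angles. Gauss–Bonnet gives $-\mathrm{Area}+4\cdot\frac\pi2=2\pi\chi$. For genus $h$ with one boundary circle, $\chi=1-2h$, so the area is $4\pi h$. Hence $h\ge1$: no hyperbolic square has four right angles, and some topology is unavoidable. Genus $1$ is enough.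

Let $s(x_1,x_2)=(x_1,-x_2)$, $s'(x_1,x_2)=(-x_1,x_2)$, $t(x_1,x_2)=(x_2,x_1)$ in $B_2$. Take a hyperbolic quadrilateral $P$ with sides $a_0,a_1,a_2,a_3$ in cyclic order and angles
$$\angle(a_0,a_1)=\tfrac\pi2,\quad \angle(a_1,a_2)=\tfrac\pi2,\quad\angle(a_2,a_3)=\tfrac\pi4,\quad\angle(a_3,a_0)=\tfrac\pi4 .$$
It exists since the angle sum $\frac{3\pi}2$ is less than $2\pi$. Leave $a_0$ free and label $a_1,a_2,a_3$ by $s,s',t$. Let $X$ be the union of eight copies $gP$, $g\in B_2$, where $gP$ is glued to $g\lambda P$ along the side with label $\lambda$.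

- Around $a_1\cap a_2$ there are four copies ($ss'=-1$ has order $2$), with total angle $4\cdot\frac\pi2=2\pi$. Around $a_2\cap a_3$ there are eight ($s't$ is a rotation of order $4$), with total angle $8\cdot\frac\pi4=2\pi$. So $X$ is hyperbolic there.
- At $a_0\cap a_1$ two copies make the angle $\pi$, so $ga_0\cup gsa_0$ is a geodesic edge. At $a_0\cap a_3$ two copies make a right-angled corner.
- Since $s,t$ generate $B_2$, $X$ is connected and the eight copies of $a_0$ form one circle with four edges and four corners. The edge $ga_0\cup gsa_0$ corresponds to the side $g\{x_1=1\}$ of the square, which has stabilizer $\{1,s\}$ for $g=1$. The corner $g(a_0\cap a_3)$ corresponds to the vertex $g(1,1)$.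
- All labels have determinant $-1$, so orienting $gP$ by $\det g$ times the orientation of $P$ orients $X$.

The area is $8\cdot\frac\pi2=4\pi$, so $h=1$. This gives (1)–(4) with all faces connected. The map in (5) is built from distances to opposite edges as in Section 9, whose argument applies here unchanged.

In higher dimensions we replace the tile $P$ by an arithmetic lattice.

## 4. A quadratic form over $\mathbb Z[\phi]$ that is definite at the conjugate place

Let $K=\mathbb Q(\sqrt5)$ and $R=\mathbb Z[\phi]$, where $\phi^2=\phi+1$. This is the ring of integers of $K$. Galois conjugation is written $x\mapsto x'$; $\phi'=-1/\phi<0$, $\phi+\phi'=1$, $\phi\phi'=-1$, so $\phi$ is a unit. The primes $2,3$ are inert: $R/2=\mathbb F_4$ and $R/3=\mathbb F_9$. The pairs $(x,x')$, $x\in R$, form a discrete subset of $\mathbb R^2$, and $xx'\in\mathbb Z$ for $x\in R$.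

For $m\ge0$ let $V_m=K^{m+1}$ with basis $e_0,\dots,e_m$, orthogonal for the form with
$$\langle e_0,e_0\rangle=-\phi,\qquad\langle e_i,e_i\rangle=1\quad(i\ge1).$$
Put $q(x)=\langle x,x\rangle$ and $L_m=R^{m+1}$. At the identity real place $q$ has signature $(m,1)$. At the conjugate place $-\phi'>0$, so $q$ is positive definite there. In particular $q$ is anisotropic over $K$: $q(x)=0$ implies $x=0$.

Let $\mathbb H^m=\{x\in\mathbb R^{m+1}:q(x)=-1,\ x_0>0\}$, with base point $o=e_0/\sqrt\phi$. $O^+(L_m)$ is the group of isometries of $L_m$ preserving the sheet $\mathbb H^m$. For $q(x)\ne0$ let $s_x(z)=z-\frac{2\langle z,x\rangle}{q(x)}x$ be the reflection. Put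
$$\Phi_m=\{v\in L_m:q(v)=1\},\qquad H_v=v^\perp\cap\mathbb H^m .$$
*Example.* $e_0+\phi e_1\in\Phi_1$, since $-\phi+\phi^2=1$.

**Definition (congruence group).** Let $J=\mathfrak p^r$, $r\ge1$, with $\mathfrak p\nmid10$ a prime of $R$; so $\mathfrak p$ is odd and unramified over $\mathbb Q$. Put
$$\Gamma_m=\{g\in O^+(L_m):g\equiv1\bmod J\}.$$
This is the kernel of the map from $O^+(L_m)$ to a finite matrix group over $R/J$, so it is normal of finite index. *Example.* $\Gamma_0=O^+(L_0)=\{1\}$; $\Gamma_1$ is computed in (4.3).

**Lemma 1.** (a) $O^+(L_m)$ acts properly discontinuously on $\mathbb H^m$, and $\Gamma_m$ acts cocompactly for $m\ge2$; the family $\{H_v\}_{v\in\Phi_m}$ is locally finite. (b) $\Gamma_m$ is torsion free, acts freely, and all its elements have determinant $1$, so it preserves the orientation of $\mathbb H^m$. (c) If $v,w\in\Phi_m$ and $H_v\cap H_w\ne\emptyset$, then $w=\pm v$ or $\langle v,w\rangle=0$.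

*Proof.* (a) For $v\in\Phi_m$ the conjugate vector has norm $1$ for a definite form, so it is bounded. By discreteness only finitely many $v\in\Phi_m$ are bounded at the identity place. In the same way, the conjugate of $g\in O(L_m)$ lies in a compact orthogonal group, so only finitely many $g$ have bounded matrix at the identity place. If $H_v$ meets a compact set $Q$, then $v$ is a unit tangent vector at a point of $Q$, hence bounded. If $gQ\cap Q\ne\emptyset$, then $g$ is bounded. This gives local finiteness and proper discontinuity. For cocompactness we use the theorem of Borel–Harish-Chandra and Mostow–Tamagawa: since $q$ is anisotropic over $K$, $O(L_m)$ is cocompact in the product of the real orthogonal groups at the two real places. The second factor is compact, so $O^+(L_m)$ acts cocompactly on $\mathbb H^m$, and so does its finite index subgroup $\Gamma_m$.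

(b) $\det g=\pm1$, $\det g\equiv1\bmod J$ and $2\notin J$, so $\det g=1$. Let $g\in\Gamma_m$ have prime order $\ell$, and let $\mathfrak p$ lie over the rational prime $t\ge3$, a uniformizer of $R_{\mathfrak p}$. Write $g=1+t^sA$ over $R_{\mathfrak p}$ with $s\ge1$ and $A\not\equiv0\bmod t$. Then
$$0=g^\ell-1=\ell t^sA+\sum_{j=2}^{\ell}\binom\ell jt^{sj}A^j .$$
If $\ell\ne t$, dividing by $t^s$ gives $\ell A\equiv0$, so $A\equiv0\bmod t$. If $\ell=t$, the first term is $t^{s+1}A$, the terms with $2\le j<t$ are divisible by $t^{2s+1}$, and the last by $t^{ts}$. Since $\min(2s+1,ts)\ge s+2$, dividing by $t^{s+1}$ gives $A\equiv0\bmod t$. Both are contradictions, so $\Gamma_m$ is torsion free. Point stabilizers are finite by (a), hence trivial.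

(c) Let $a=\langle v,w\rangle\in R$. Both vectors are orthogonal to a point of $H_v\cap H_w$, a timelike vector, so they lie in a positive definite space. Thus $|a|\le1$, with equality only for $w=\pm v$. Cauchy–Schwarz at the conjugate place gives $|a'|\le1$. If $w\ne\pm v$, then $|aa'|<1$ and $aa'\in\mathbb Z$, so $a=0$. $\square$

Part (c) says that hyperplanes of norm-one vectors which meet at all meet at right angles. This is why the form is attractive for our question.

**The plane $\langle e_0,e_1\rangle$.** Identify $L_1$ with $R[\sqrt\phi]$ by $x_1e_1+x_0e_0\leftrightarrow x_1+x_0\sqrt\phi$. Then $q$ is the norm $x_1^2-\phi x_0^2$. For a commutative $R$-algebra $S$ let $T(S)$ be the group of norm-one elements of $S[\sqrt\phi]$, acting on $L_1\otimes S$ by multiplication: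
$$e_1\mapsto x_1e_1+x_0e_0,\qquad e_0\mapsto\phi x_0e_1+x_1e_0.\tag{4.1}$$

**Claim ($\dagger$).** Every isometry $A$ of $L_1\otimes S$ with $\det A=1$ is multiplication by an element of $T(S)$. Indeed, let $Ae_1=x_1e_1+x_0e_0$, so $x_1^2-\phi x_0^2=1$, and put $z=\phi x_0e_1+x_1e_0$. Then $\langle z,Ae_1\rangle=\phi x_0x_1-\phi x_1x_0=0$, and $(Ae_1,z)$ is a basis because its determinant relative to $(e_1,e_0)$ is $x_1^2-\phi x_0^2=1$. The product of $\alpha Ae_1+\beta z$ with $Ae_1$ is $\alpha$, so $(Ae_1)^\perp=Sz$. Hence $Ae_0=\lambda z$, and $\det A=\lambda=1$.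

Put
$$\eta=\phi+\sqrt\phi,\qquad\text{norm }\phi^2-\phi=1,\qquad\eta^2-2\phi\,\eta+1=0.$$

**Claim.**
$$T(R)=\{\pm\eta^j:j\in\mathbb Z\}.\tag{4.2}$$
View $u=x_1+x_0\sqrt\phi\in T(R)$ as a real number. Then $u^{-1}=x_1-x_0\sqrt\phi$, so $u>0$ if and only if $x_1=\frac{u+u^{-1}}2>0$. At the conjugate place $x_1'^2+|\phi'|x_0'^2=1$, so $x_1',x_0'$ are bounded and $|x_1'|\le1$. Hence the positive elements form a discrete subgroup of $\mathbb R_{>0}$, and it suffices to show that none lies strictly between $1$ and $\eta$. Suppose $1<u<\eta$. Since $u\mapsto\frac{u+u^{-1}}2$ increases for $u>1$, we get $1<x_1<\phi$. Write $x_1=a+b\phi$ with $a,b\in\mathbb Z$. Then $0<b\sqrt5=x_1-x_1'<\phi+1<2\sqrt5$, so $b=1$. But $1<a+\phi<\phi$ forces $1-\phi<a<0$, impossible for an integer.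

**Claim.** If $N_0$ is the order of $\bar\eta$ in $T(R/J)$, then
$$\Gamma_1=\langle\eta^{N_0}\rangle\quad\text{(acting by multiplication)}.\tag{4.3}$$
By Lemma 1(b) and ($\dagger$) an element of $\Gamma_1$ is multiplication by some $u\in T(R)$ with $u\equiv1\bmod J$. It preserves the sheet, so the $e_0$-coefficient $x_1$ of $ue_0$ is positive, i.e. $u>0$ and $u=\eta^j$. Conversely, multiplication by $\eta^j\equiv1$ preserves $L_1$, the form and the sheet. On $\mathbb H^1$ put $x_1+x_0\sqrt\phi=e^\tau$, so that $x_1-x_0\sqrt\phi=-e^{-\tau}$ and $\tau$ is arc length. Multiplication by $u>0$ is the translation $\tau\mapsto\tau+\log u$. So $\Gamma_1$ is a non-trivial group of translations and acts cocompactly.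

*A computation to keep.* Both coordinates of $\eta^j=x_1+x_0\sqrt\phi$ satisfy $y_{j+1}=2\phi y_j-y_{j-1}$, starting from $1,\phi$ for $x_1$ and $0,1$ for $x_0$. Five steps give
$$\eta^5=(28+45\phi)+(21+36\phi)\sqrt\phi .\tag{4.4}$$
Check: $(28+45\phi)^2=2809+4545\phi$ and $\phi(21+36\phi)^2=2808+4545\phi$.

## 5. Cutting along coordinate hyperplanes, and the level $(\phi-4)$

Fix $n\ge1$ and $J$, and put $\Gamma=\Gamma_n$, $[n]=\{1,\dots,n\}$, $H_i=H_{e_i}$,
$$\mathcal H_i=\{H_v:v\in\Gamma e_i\},\qquad\mathcal H=\bigcup_{i}\mathcal H_i .$$
The family $\mathcal H$ is locally finite by Lemma 1(a).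

**Lemma 2.** Let $v\in\Gamma e_i$, $w\in\Gamma e_j$, $H_v\cap H_w\ne\emptyset$. If $i=j$ then $v=w$; if $i\ne j$ then $v\perp w$. Also $-v\notin\Gamma e_j$ for all $j$.

*Proof.* We have $v\equiv e_i$, $w\equiv e_j\bmod J$, and $1,2\notin J$. So $w=-v$ is impossible, and $w=v$ forces $i=j$. Otherwise $\langle v,w\rangle=0$ by Lemma 1(c). For $i=j$ this contradicts $\langle v,w\rangle\equiv\langle e_i,e_i\rangle=1\bmod J$. $\square$

So a member of $\mathcal H$ has a well-defined index $i$ and a well-defined normal in $\Gamma e_i$, and through a point passes at most one member of each $\mathcal H_i$.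

**The natural attempt.** Take any level $J$ and cut the manifold $\mathbb H^n/\Gamma$ along the images of $H_1,\dots,H_n$. By Lemma 2 the result has right-angled corners. Every wall has an index $i$ and a sign (which side of it we are on), as the facets of a cube do. A point of $\mathbb H^n/\Gamma$ which lies on walls of all indices produces $2^n$ corners, and we want $2^n$ vertices altogether. So all tuples $(v_1,\dots,v_n)$, $v_i\in\Gamma e_i$, with $\bigcap H_{v_i}\ne\emptyset$ should be equivalent under $\Gamma$.

Let us try to prove that. By definition of $\Gamma e_1$ we may move $v_1$ to $e_1$. Next, $v_2=\gamma e_2$ for some $\gamma\in\Gamma$, but $\gamma$ need not fix $e_1$. What we know about $v_2$ inside the lattice $e_1^\perp\cong L_{n-1}$ is only that $q(v_2)=1$ and $v_2\equiv e_2\bmod J$. So we need: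

> a norm-one vector congruent to $e_m$ mod $J$ is the image of $e_m$ under the level-$J$ group *of the lattice $L_m$*, for every $m\le n$.

**Where it stops.** This is false for some levels, already for $m=1$. Let $\mathfrak p=(\phi-4)$; its norm is $(\phi-4)(\phi'-4)=-1-4+16=11$, so $R/\mathfrak p=\mathbb F_{11}$ with $\phi\mapsto4$. Take $J=\mathfrak p$. By (4.4), $x_1\mapsto28+180=208\equiv-1$ and $x_0\mapsto21+144=165\equiv0$, so $\eta^5\equiv-1\bmod\mathfrak p$. Thus $-\eta^5\in\Phi_1$ is congruent to $1=e_1$. By (4.3) an element of $\Gamma_1$ moving $e_1$ to it would be multiplication by the negative number $-\eta^5$, and $\Gamma_1$ has no such element.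

The attempt itself breaks for $n=2$ at this level. Let $\eta_{01}$ and $\eta_{02}$ be multiplication by $\eta$ on $\langle e_0,e_1\rangle$ and on $\langle e_0,e_2\rangle$ (with $e_2$ in the role of $e_1$), fixing the remaining basis vector. Put
$$v=-\eta_{02}^5e_2,\qquad g=\eta_{02}^5\,s_{e_2}\,s_{e_1}\,\eta_{01}^{-5}.$$
Mod $\mathfrak p$, $\eta_{01}^{-5}$ negates $e_0,e_1$ and $\eta_{02}^5$ negates $e_0,e_2$, so $g\equiv1$. All factors preserve the sheet, so $g\in\Gamma_2$. And $ge_2=\eta_{02}^5(-e_2)=v$. So $H_v\in\mathcal H_2$, and $H_1\cap H_v=\{\eta_{02}^5o\}$. If $\gamma\in\Gamma_2$ took $o$ to $\eta_{02}^5o$, then Lemma 2 would give $\gamma e_1=e_1$ and $\gamma e_2=v$, so $\gamma$ would restrict to an element of the level-$\mathfrak p$ group of $\langle e_0,e_2\rangle$ taking $e_2$ to $-\eta^5$, which does not exist. So $\mathbb H^2/\Gamma_2$ has at least two crossing points, and the cut-open surface has at least eight corners, not four.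

The obstruction is $-1\in\langle\bar\eta\rangle$. We impose the following on the level.

**Standing hypothesis ($\star$).** $J=\mathfrak p^r$, $r\ge1$, $\mathfrak p\nmid10$, and the image $\bar\eta\in T(R/J)$ has odd order, equal to $|T(R/J)|/2$.

Since the order is odd and $-1\ne1$ in $R/J$, we have $-1\notin\langle\bar\eta\rangle$, and
$$T(R/J)=\langle\bar\eta\rangle\sqcup-\langle\bar\eta\rangle.\tag{5.1}$$

**$J=3R$ satisfies ($\star$).** In $\mathbb F_9$, $\phi^4=3\phi+2=-1$, so $\phi$ has order $8$ and is a non-square. Hence $T(\mathbb F_9)$ is the group of norm-one elements of $\mathbb F_{81}$ over $\mathbb F_9$, of order $10$. By (4.4), $\eta^5\equiv1\bmod3$, and $\bar\eta\ne1$. So $\bar\eta$ has order $5$. (Without (4.4): mod $3$, $\bar\eta$ is a root of $X^2+\phi X+1$, which divides $(X^2+\phi X+1)(X^2+\phi'X+1)=X^4+X^3+X^2+X+1$.)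

**Consequence of ($\star$): $-\phi$ is a non-square mod $\mathfrak p$.** Let $N=|R/\mathfrak p|$, and let $\epsilon=1$ if $\phi$ is a square mod $\mathfrak p$, $\epsilon=-1$ otherwise. If $\epsilon=1$ the form $x_1^2-\phi x_0^2$ splits into two linear factors and $T(R/\mathfrak p)\cong(R/\mathfrak p)^*$. If $\epsilon=-1$, $T(R/\mathfrak p)$ is the kernel of the surjective norm $\mathbb F_{N^2}^*\to\mathbb F_N^*$. So $|T(R/\mathfrak p)|=N-\epsilon$. The gradient $(2x_1,-2\phi x_0)$ does not vanish mod $\mathfrak p$ on $x_1^2-\phi x_0^2=1$, so by Hensel each solution mod $\mathfrak p^j$ has exactly $N$ lifts mod $\mathfrak p^{j+1}$, and $|T(R/\mathfrak p^r)|=(N-\epsilon)N^{r-1}$. By ($\star$) this is $2\cdot$odd, so $N-\epsilon\equiv2\bmod4$. If $N\equiv1\bmod4$, then $\epsilon=-1$ and $-1$ is a square, so $-\phi$ is a non-square. If $N\equiv3\bmod4$, then $\epsilon=1$ and $-1$ is a non-square, so again $-\phi$ is a non-square.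

## 6. Norm-one vectors congruent to $e_m$ form one $\Gamma_m$-orbit

From now on ($\star$) holds.

**Proposition 3.** Let $m\ge1$, $v\in\Phi_m$, $v\equiv e_m\bmod J$. Then there is $g\in\Gamma_m$ with $ge_m=v$.

By permuting coordinates, the same holds with $e_m$ replaced by any $e_i$, $1\le i\le m$. The tool for $m\ge2$ is the spinor norm.

**Definition (spinor norm).** Let $V$ be a regular quadratic space over a field $F$ of characteristic $\ne2$. Every isometry of $V$ is a product of reflections, and
$$\theta(s_{x_1}\cdots s_{x_r})=\prod q(x_i)\in F^*/F^{*2}$$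
is a well-defined homomorphism $O(V)\to F^*/F^{*2}$. Elements of odd order have $\theta=1$, because the target has exponent $2$. If an isometry of a regular subspace is extended by the identity on the orthogonal complement, its spinor norm does not change. *Example.* The isometry equal to $-1$ on $\langle e_0,e_1\rangle$ and $1$ on the other $e_i$ is $s_{e_0}s_{e_1}$, with $\theta=-\phi$. *Second example.* Over $\mathbb R$ in signature $(m,1)$, a reflection in a timelike vector exchanges the sheets and one in a spacelike vector preserves them. So $g$ preserves the sheets if and only if $\theta(g)>0$.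

### 6.1. The case $m=1$

By (4.2), $v=u=\pm\eta^j$ with $u\equiv1\bmod J$. The minus sign would give $-1=\bar\eta^j\in\langle\bar\eta\rangle$, excluded by ($\star$). So $u=\eta^j$, and multiplication by $u$ lies in $\Gamma_1$ and takes $e_1=1$ to $v$.

### 6.2. The case $m=2$: a right-angled pentagon

**Step 1: a pentagon with normals in $\Phi_2$.** Let
$$v_1=e_1,\quad v_2=e_2,\quad v_3=e_0-\phi e_1,\quad v_4=\phi e_0-\phi e_1-\phi e_2,\quad v_5=e_0-\phi e_2 .$$
With $\phi^2=\phi+1$ one checks, indices mod $5$,
$$q(v_i)=1,\qquad\langle v_i,v_{i+1}\rangle=0,\qquad\langle v_i,v_{i+2}\rangle=-\phi .\tag{6.1}$$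
For instance $q(v_4)=\phi^2(2-\phi)=(\phi+1)(2-\phi)=1$, $\langle v_3,v_4\rangle=-\phi^2+\phi^2=0$ and $\langle v_3,v_5\rangle=-\phi$.

Let $P_0\subset\mathbb H^2$ be the regular right-angled pentagon, with outward unit normals $w_1,\dots,w_5$ in cyclic order. Adjacent sides are orthogonal, and the lines of sides $i,i+2$ have the line of side $i+1$ as common perpendicular. So $\langle w_i,w_{i+1}\rangle=0$ and $\langle w_i,w_{i+2}\rangle=-c$ with $c>1$. The Gram matrix is circulant with eigenvalues $1-2c\cos(4\pi j/5)$, and it is singular, as five vectors in $\mathbb R^3$ are dependent. For $j=0$ the eigenvalue is $1-2c\ne0$. For $j=1,4$ the cosine is negative and the eigenvalue is positive. So it vanishes for $j=2,3$, and $c=1/(2\cos72^\circ)=\phi$. The Gram matrix then has rank $3$, so the $w_i$ span $\mathbb R^3$; clearly the $v_i$ span too. In both families a linear combination vanishes if and only if its coefficient vector is in the kernel of the common Gram matrix. Hence there is a linear isometry $\iota$ with $\iota w_i=v_i$.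

It respects the sheets. The vector $\sum w_i$ has norm $5(1-2\phi)<0$ and negative product with interior points of $P_0$, so it is in the upper cone. Its image $\sum v_i=(2+\phi)e_0+\dots$ is in the upper cone too. So $\iota(\mathbb H^2)=\mathbb H^2$, and
$$P=\iota(P_0)=\{x\in\mathbb H^2:\langle x,v_i\rangle\le0\ \text{for all }i\}$$
is a compact right-angled pentagon with side lines $H_{v_i}$.

**Step 2: the symmetry $\rho$.** By (6.1) and the same argument there is an isometry $\rho$ with $\rho v_i=v_{i+1}$. It preserves the $R$-span of the $v_i$, which is $L_2$ because $e_0=v_3+\phi v_1$. It fixes the timelike vector $\sum v_i$, so $\rho\in O^+(L_2)$; and $\rho^5=1$. Put $G_0=\langle s_{v_1},\dots,s_{v_5},\rho\rangle\subset O^+(L_2)$.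

**Step 3: the translates of $P$ cover $\mathbb H^2$.** This is part of Poincaré's theorem; here is the short argument. Fix $p$ in the interior of $P$ and let $x\in\mathbb H^2$. By proper discontinuity some $y$ in the orbit of $x$ under $\langle s_{v_1},\dots,s_{v_5}\rangle$ is nearest to $p$. If $\langle y,v_i\rangle>0$ for some $i$, then
$$\langle s_{v_i}y,p\rangle=\langle y,p\rangle-2\langle y,v_i\rangle\langle v_i,p\rangle>\langle y,p\rangle .$$
As $-\langle\cdot,\cdot\rangle$ is the hyperbolic cosine of the distance, $s_{v_i}y$ is nearer to $p$, a contradiction. So $y\in P$.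

**Step 4: every $v\in\Phi_2$ lies in $G_0e_2$.** By Step 3 we may assume $H_v\cap P\ne\emptyset$. Suppose $v\ne\pm v_i$ for all $i$. Whenever $H_v$ meets side $i$, $v\perp v_i$ by Lemma 1(c). $H_v$ cannot meet two adjacent sides: $v,v_i,v_{i+1}$ would be three orthonormal spacelike vectors in signature $(2,1)$. In particular it avoids the vertices. The line $H_v$ is not contained in the compact set $P$, so it meets a side, orthogonally and at an interior point of the side. Hence it enters the interior of $P$ and leaves through another point of the boundary. That point is on a different side, since $H_v$ meets the line of the first side only once. The two sides are non-adjacent, say $i$ and $i+2$. So $v$ lies in $\langle v_i,v_{i+2}\rangle^\perp$, a line spanned by $v_{i+1}$. Thus $v=\pm v_{i+1}$, a contradiction. So $v$ is $G_0$-equivalent to some $\pm v_i$, hence via $\rho$ to $\pm v_2$, and via $s_{v_2}$ to $v_2=e_2$.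

**Step 5: correct the element modulo $J$.** Let $v\equiv e_2\bmod J$ and write $v=\gamma_0e_2$, $\gamma_0\in G_0$. Modulo $J$, $\gamma_0$ fixes $\bar e_2$, so it acts on $\bar e_2^\perp=L_1/J$ by an isometry $A$ with $\det A=\pm1$. Replacing $\gamma_0$ by $\gamma_0s_{e_1}$ if necessary ($s_{e_1}=s_{v_1}\in G_0$ fixes $e_2$), assume $\det A=1$. By ($\dagger$) over $S=R/J$ and (5.1), $A=\pm\bar\eta^j$ for some $j$. Let $\gamma_1=\gamma_0\eta^{-j}$, where $\eta$ acts on $\langle e_0,e_1\rangle$ and fixes $e_2$. It lies in $O^+(L_2)$, and $\gamma_1e_2=v$.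

Suppose $A=-\bar\eta^j$. Modulo $\mathfrak p$, $\gamma_1$ is $-1$ on $L_1/\mathfrak p$ and $1$ on $\bar e_2$, i.e. $s_{\bar e_0}s_{\bar e_1}$, with spinor norm $-\phi$, a non-square in $R/\mathfrak p$ by Section 5. But the spinor norm on $O(L_2/\mathfrak p)$ is trivial on each $s_{v_i}$ (as $q(v_i)=1$), on $\rho$ (as $\rho^5=1$) and on the image of $\eta$ (of odd order). So it is trivial on $\gamma_1$, a contradiction. Hence $A=\bar\eta^j$, $\gamma_1\equiv1\bmod J$, and $g=\gamma_1\in\Gamma_2$ satisfies $ge_2=v$.

### 6.3. The case $m\ge3$: strong approximation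

Let $W=e_m^\perp=V_{m-1}$, of dimension $m\ge3$, $M=L_{m-1}$, and $a=\langle v,e_m\rangle\equiv1\bmod J$. Primes of $R$ are denoted $\mathfrak q$; $K_{\mathfrak q},R_{\mathfrak q}$ are the completions, and $L_{m,\mathfrak q}$, $M_{\mathfrak q}$, $W_{\mathfrak q}$ have the obvious meaning. The plan is to find a rational isometry taking $e_m$ to $v$, to find at every prime an integral one, and to correct the rational one by a rotation of $W$ so that it becomes integral everywhere. The correction exists by strong approximation, which needs $\dim W\ge3$ (for $m=2$ we therefore used the pentagon) and spinor norm $1$. So the work is in controlling spinor norms. We use the following theorem (Kneser; O'Meara, *Introduction to Quadratic Forms*, 104:4).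

**Strong approximation for rotations.** Let $W$ be a regular quadratic space over $K$ with $\dim W\ge3$ which is isotropic at some archimedean place. Let $M$ be a lattice in $W$, $\mathcal T$ a finite set of primes, and for $\mathfrak q\in\mathcal T$ let $\kappa_{\mathfrak q}\in SO(W_{\mathfrak q})$ have $\theta(\kappa_{\mathfrak q})=1$. Then there is $s\in SO(W)$ with $\theta(s)=1$, arbitrarily close to $\kappa_{\mathfrak q}$ for $\mathfrak q\in\mathcal T$, and with $sM_{\mathfrak q}=M_{\mathfrak q}$ for all primes $\mathfrak q\notin\mathcal T$.

Two formulas are used repeatedly. If $v\ne-e_m$, then $s_{v+e_m}e_m=-v$, because $q(v+e_m)=2(1+a)$. If $u,w$ have norm one and $\langle u,w\rangle\ne1$, then $q(w-u)=2(1-\langle u,w\rangle)$ and $s_{w-u}u=w$.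

**Step 1: a rational rotation $\sigma_1$ with $\sigma_1e_m=v$ and $\theta(\sigma_1)=1$.** Since $2\notin J$, $v\ne-e_m$. By anisotropy $c:=q(v+e_m)=2(1+a)\ne0$, and $c'>0$. Put $\sigma=s_{v+e_m}s_{e_m}$. Then $\sigma e_m=v$ and $\theta(\sigma)=c$. We must cancel $c$ by a rotation of $W$. Let $q_3$ be $q$ restricted to $\langle e_0,e_1,e_2\rangle\subset W$. The $6$-dimensional form $q_3\perp(-c\,q_3)$ is isotropic at all finite places (dimension $\ge5$), at the identity place ($q_3$ is indefinite), and at the conjugate place ($q_3$ is positive definite and $-c'<0$). By Hasse–Minkowski there are $x,y\in\langle e_0,e_1,e_2\rangle$, not both $0$, with $q_3(y)=c\,q_3(x)$. By anisotropy neither is $0$, and $q_3(x),q_3(y)\ne0$. So $h_0=s_ys_x\in SO(W)$ has $\theta(h_0)=c\,q_3(x)^2=c$ modulo squares. It fixes $e_m$. So $\sigma_1=\sigma h_0^{-1}$ satisfies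
$$\sigma_1e_m=v,\qquad\det\sigma_1=1,\qquad\theta(\sigma_1)=1.$$

**Step 2: local integral rotations.** For each $\mathfrak q$ we give $g_{\mathfrak q}\in SO(L_{m,\mathfrak q})$ with $g_{\mathfrak q}e_m=v$ and $\theta(g_{\mathfrak q})\in R_{\mathfrak q}^*K_{\mathfrak q}^{*2}$; for $\mathfrak q=\mathfrak p$ moreover $g_{\mathfrak p}\equiv1\bmod J$ and $\theta(g_{\mathfrak p})=1$.

- $\mathfrak q=\mathfrak p$. Take $g_{\mathfrak p}=\sigma$. We have $v+e_m\equiv2e_m\bmod J$, and $q(v+e_m)\equiv4$ is a unit at $\mathfrak p$. So $s_{v+e_m}$ is integral and congruent to $s_{e_m}$ mod $J$, and $g_{\mathfrak p}\equiv1$. Its spinor norm $2(1+a)\equiv4\bmod\mathfrak p$ is a square by Hensel.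
- $\mathfrak q\nmid2$, $\mathfrak q\ne\mathfrak p$. Since $(1+a)+(1-a)=2$ is a unit, one of $1\pm a$ is a unit. If $1+a$ is, take $s_{v+e_m}s_{e_m}$, with $\theta=2(1+a)$. If $1-a$ is, take $s_{v-e_m}s_{e_1}$, with $\theta=2(1-a)$; here $s_{e_1}$ fixes $e_m$.
- $\mathfrak q=2$, $a\not\equiv1\bmod2$. Then $1-a$ is a unit, and $s_{v-e_m}$ is integral since $2/q(v-e_m)=1/(1-a)$. Take $g_{\mathfrak q}=s_{v-e_m}s_{e_1-e_2}$. The second factor exchanges $e_1,e_2$ and fixes $e_m$, as $m\ge3$. We get $\theta=4(1-a)$.
- $\mathfrak q=2$, $a\equiv1\bmod2$. We claim that some $u\in\{e_1,\dots,e_{m-1},\ e_0+\phi e_1\}$ has $\langle u,v\rangle\not\equiv1\bmod2$. All these $u$ have norm $1$ and are orthogonal to $e_m$. Write $v=(v_0,\dots,v_m)$. If the claim fails, then $v_1,\dots,v_m\equiv1$ and $-\phi v_0+\phi v_1\equiv1\bmod2$. So $\phi v_0\equiv\phi+1=\phi^2$ and $v_0\equiv\phi\bmod2$. Squares of elements congruent mod $2$ agree mod $4$, so mod $4$: $1=q(v)\equiv m-\phi\cdot\phi^2=m-1-2\phi$, i.e. $2\phi\equiv m-2\bmod4R$. This is impossible, as the coefficients of $\phi$ show. With such a $u$ take $g_{\mathfrak q}=s_{v-u}s_{u-e_m}$,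 which sends $e_m\mapsto u\mapsto v$. It is integral, since $2/q(v-u)=1/(1-\langle u,v\rangle)$ and $2/q(u-e_m)=1$; and $\theta=4(1-\langle u,v\rangle)$.

**Step 3: compare.** Put $h_{\mathfrak q}=\sigma_1^{-1}g_{\mathfrak q}$. It fixes $e_m$, so $h_{\mathfrak q}\in SO(W_{\mathfrak q})$, and $\theta(h_{\mathfrak q})=\theta(g_{\mathfrak q})$. For almost all $\mathfrak q$, $\sigma_1\in SO(L_{m,\mathfrak q})$, and then $h_{\mathfrak q}\in SO(M_{\mathfrak q})$.

**Step 4: integral rotations of $M_{\mathfrak q}$ realize all unit spinor norms.** Let $U_{\mathfrak q}=SO(M_{\mathfrak q})$ for $\mathfrak q\ne\mathfrak p$ and $U_{\mathfrak p}=\{u\in SO(M_{\mathfrak p}):u\equiv1\bmod J\}$. We show $\theta(U_{\mathfrak q})\supseteq R_{\mathfrak q}^*$ for $\mathfrak q\ne\mathfrak p$. If $x\in M_{\mathfrak q}$ has unit norm, then $s_xs_{e_1}\in SO(M_{\mathfrak q})$ has spinor norm $q(x)$. So it suffices that every unit is, modulo squares, a product of unit values of $q$ on $M_{\mathfrak q}$. Recall that $M$ contains $e_0,e_1,e_2$.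

For $\mathfrak q\nmid2$, $x_1^2+x_2^2$ represents every non-zero element of the residue field, hence all units by Hensel. For $\mathfrak q=2$, every element of $\mathbb F_4$ is a square, so every unit is a square times a unit $1+2y$. We have
$$q\big((1+b)e_1+be_2\big)=1+2(b^2+b),\qquad q\big((1+\phi^2c)e_1+ce_0\big)=1+2\phi^2(c^2+c),$$
the second because $\phi^4-\phi=2\phi+2=2\phi^2$ (here $c$ is a variable). The polynomial $X^2+X-y$ has derivative $2X+1$, a unit, and $\beta^2+\beta$ takes exactly the values $0,1$ on $\mathbb F_4$. So by Hensel $b^2+b$ takes all values in $R_2$ congruent to $0$ or $1$ mod $2$. Hence all $1+2y$ with $\bar y\in\{0,1,\bar\phi^2\}$ are values of $q$. If $\bar y=\bar\phi$, write $1+2y=3(1+2y')$ with $y=1+3y'$. Then $\bar y'=\bar\phi-1=\bar\phi^2$, and $3=1+2\cdot1$, so $1+2y$ is a product of two values. As $\mathbb F_4=\{0,1,\bar\phi,\bar\phi^2\}$, we are done.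

**Step 5: make the spinor norms trivial and approximate.** By Steps 2–4 choose $u_{\mathfrak q}\in U_{\mathfrak q}$ with $\theta(u_{\mathfrak q})=\theta(h_{\mathfrak q})$, and $u_{\mathfrak p}=1$. Then $\kappa_{\mathfrak q}=h_{\mathfrak q}u_{\mathfrak q}^{-1}\in SO(W_{\mathfrak q})$ has $\theta(\kappa_{\mathfrak q})=1$, and $\kappa_{\mathfrak q}\in U_{\mathfrak q}$ for almost all $\mathfrak q$. The space $W$ is isotropic at the identity place. Apply strong approximation with $\mathcal T$ consisting of $\mathfrak p$ and the finitely many $\mathfrak q$ with $\kappa_{\mathfrak q}\notin U_{\mathfrak q}$. Since the $U_{\mathfrak q}$ are open, we get $s\in SO(W)$ with $\theta(s)=1$ and $s\in\kappa_{\mathfrak q}U_{\mathfrak q}$ for $\mathfrak q\in\mathcal T$. For $\mathfrak q\notin\mathcal T$, $s\in U_{\mathfrak q}=\kappa_{\mathfrak q}U_{\mathfrak q}$ as well.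

**Step 6: conclude.** Extend $s$ by $se_m=e_m$ and put $g=\sigma_1s$. Then $ge_m=v$, and for every $\mathfrak q$
$$g\in\sigma_1\kappa_{\mathfrak q}U_{\mathfrak q}=\sigma_1h_{\mathfrak q}U_{\mathfrak q}=g_{\mathfrak q}U_{\mathfrak q}.$$
So $g$ preserves $L_{m,\mathfrak q}$ for all $\mathfrak q$, i.e. $g\in SO(L_m)$, and at $\mathfrak p$ we read off $g\equiv1\bmod J$. Finally $\theta(g)=1$, so at the identity place $g$ is a product of reflections with an even number of timelike ones, and it preserves the sheets. Hence $g\in\Gamma_m$. $\square$

## 7. Crossing tuples and chambers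

Keep $n\ge1$, $\Gamma$, $\mathcal H_i$, $\mathcal H$ from Section 5. For $I\subset[n]$ let $H_I=\bigcap_{i\in I}H_i$ (so $H_\emptyset=\mathbb H^n$ and $H_{[n]}=\{o\}$) and $\Gamma_I=\{\gamma\in\Gamma:\gamma e_i=e_i\ \forall i\in I\}$.

**Lemma 4.** (a) If $I\subset[n]$, $v_i\in\Gamma e_i$ for $i\in I$, and $\bigcap_{i\in I}H_{v_i}\ne\emptyset$, there is $\gamma\in\Gamma$ with $\gamma e_i=v_i$ for all $i\in I$.
(b) Let $m=n-|I|$. Identify $\bigoplus_{l\notin I}Re_l$ ($l=0$ allowed) with $L_m$ and $H_I$ with $\mathbb H^m$ by order-preserving relabelling. Then $\Gamma_I$ becomes $\Gamma_m$, and the traces on $H_I$ of the members of $\mathcal H$ that meet but do not contain $H_I$ form the arrangement $\mathcal H^{(m)}$ of $\Gamma_m$. The only members of $\mathcal H$ containing $H_I$ are the $H_i$, $i\in I$.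

*Proof.* (a) This is the argument that failed in Section 5, now with Proposition 3 available. Induct on the number of indices already matched: after translating by $\Gamma$, assume $v_i=e_i$ for $i\in I'\subsetneq I$. Let $j\in I\setminus I'$. By Lemma 2, $v_j\perp e_i$ for $i\in I'$, so $v_j\in\bigoplus_{l\notin I'}Re_l\cong L_{n-|I'|}$, with $q(v_j)=1$ and $v_j\equiv e_j\bmod J$. Proposition 3 gives $g$ in the level-$J$ group of this lattice with $ge_j=v_j$. Extended by the identity on $e_i$, $i\in I'$, it lies in $\Gamma$. Translate by $g^{-1}$: now the indices in $I'\cup\{j\}$ are matched.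

(b) An element of $\Gamma_I$ preserves the orthogonal complement of $\{e_i\}_{i\in I}$ and restricts to an element of the level-$J$ group there; conversely such elements extend by the identity. So $\Gamma_I$ becomes $\Gamma_m$. By Lemma 2, a member of $\mathcal H_i$ with $i\in I$ is $H_i$ or misses $H_I$. If $w\in\Gamma e_l$, $l\notin I$, and $H_w\cap H_I\ne\emptyset$, then (a) applied to $((e_i)_{i\in I},w)$ gives $\gamma\in\Gamma_I$ with $\gamma e_l=w$. So the trace of $H_w$ is $\gamma(H_l\cap H_I)$, a member of $\mathcal H^{(m)}$. Moreover $w\perp e_i$ for $i\in I$, so $w$ is a non-zero vector in the span of $H_I$ and $H_w$ does not contain $H_I$. Conversely, for $\gamma\in\Gamma_I$ and $l\notin I$, $H_{\gamma e_l}=\gamma H_l$ meets $\gamma H_I=H_I$ without containing it. $\square$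

**Definition (chamber).** A chamber is a connected component of $\mathbb H^n\setminus\bigcup\mathcal H$. *Example.* For $n=1$, $\mathcal H$ consists of the points $\eta^{iN_0}o$, and the chambers are the open intervals between neighbors.

**Convexity.** A chamber $C$ lies on one side of every member of $\mathcal H$. The intersection of the corresponding open half-spaces is convex, disjoint from $\bigcup\mathcal H$, and contains $C$; so it equals $C$. The closure $\overline C$ is the intersection of the corresponding closed half-spaces: if $z$ is in that intersection and $y\in C$, points of the half-open geodesic segment $[y,z)$ are combinations $\alpha y+\beta z$ with $\alpha>0$, $\beta\ge0$, so they lie in all the open half-spaces.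

**Local structure.** Let $I(x)$ be the set of indices of members through $x$, and $H_{v_i}$, $i\in I(x)$, these members. Near $x$ no other members are present, and the $v_i$ are orthonormal (Lemma 2). Locally the complement consists of $2^{|I(x)|}$ orthants. Each lies in one chamber, and different orthants lie in different chambers, being separated by some $H_{v_i}$. So each chamber with $x$ in its closure contains exactly one of them.

**Walls.** A chamber $C$ has a boundary point lying on exactly one member. Indeed $C\ne\mathbb H^n$, so it has a boundary point $x_0$. There $I(x_0)\ne\emptyset$ and $C$ is locally an orthant; take a point near $x_0$ in the relative interior of a codimension-one face of the orthant.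

**Lemma 5.** $\Gamma_n$ acts transitively on chambers, for all $n\ge0$.

*Proof.* For $n=0$ there is one point and nothing to prove. For $n=1$, $\Gamma_1=\langle\eta^{N_0}\rangle$ is a group of translations and $\mathcal H=\Gamma_1o$, so the claim holds. Let $n\ge2$ and argue by induction. For $\delta\in\{\pm\}^n$ let $C_\delta$ be the chamber containing the germ at $o$ of $\{\delta_l\langle y,e_l\rangle>0\ \forall l\}$.

**Step 1: all $C_\delta$ are equivalent.** Fix $j$. We walk along the axis $c=H_{[n]\setminus\{j\}}$, slightly pushed off it. Let $\tau_j\in\Gamma$ be multiplication by $\eta^{N_0}$ on $\langle e_0,e_j\rangle$ (with $e_j$ in the role of $e_1$) and the identity on the other $e_l$. By (4.3) and Lemma 4(b) it generates $\Gamma_{[n]\setminus\{j\}}$, and it translates along $c$. Write $\eta^{N_0}=x_1+x_0\sqrt\phi>1$; then $x_0>0$, and $\langle\tau_jo,e_j\rangle=\sqrt\phi\,x_0>0$ by (4.1). By Lemma 4(b) the members of $\mathcal H$ meeting $c$ are the $H_l$, $l\ne j$, which contain $c$, and the $\tau_j^iH_j$, $i\in\mathbb Z$, which meet $c$ in $\tau_j^io$. Let $x_s$, $0\le s\le\ell$,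 parametrize the segment of $c$ from $o$ to $\tau_jo$. By local finiteness a neighborhood of this compact segment meets only members meeting the segment: the $H_l$ ($l\ne j$), $H_j$ and $\tau_jH_j$.

Given signs $\delta_l$ ($l\ne j$), put $u=\sum_{l\ne j}\delta_le_l$, $|u|=\sqrt{q(u)}$, and
$$y_s=\cosh(t|u|)\,x_s+\sinh(t|u|)\,u/|u|$$
with a small fixed $t>0$. As $x_s\in\langle e_0,e_j\rangle$ is orthogonal to $u$, $y_s\in\mathbb H^n$. We have $\delta_l\langle y_s,e_l\rangle>0$ for $l\ne j$. The vectors $e_j,\tau_je_j$ are orthogonal to $u$, so for $0<s<\ell$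
$$\langle y_s,e_j\rangle=\cosh(t|u|)\langle x_s,e_j\rangle>0,\qquad\langle y_s,\tau_je_j\rangle=\cosh(t|u|)\langle\tau_j^{-1}x_s,e_j\rangle<0,$$
since $\tau_j^{-1}x_s$ lies between $\tau_j^{-1}o$ and $o$. So $\{y_s\}_{0<s<\ell}$ lies in one chamber. For $s$ near $0$ and $t$ small, $y_s$ is near $o$ with signs $(\delta,+_j)$: the chamber is $C_{(\delta,+_j)}$. For $s$ near $\ell$, $\tau_j^{-1}y_s$ is near $o$, with signs $\delta_l$ at $l\ne j$ (because $\tau_je_l=e_l$) and $-$ at $j$: the chamber is $\tau_jC_{(\delta,-_j)}$. Hence $C_{(\delta,+_j)}=\tau_jC_{(\delta,-_j)}$. Varying $j$ proves the step.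

**Step 2: every chamber $C$ is equivalent to some $C_\delta$.** $C$ has a boundary point $x$ on exactly one member, which we may translate to $H_j$ for some $j$. Let $F$ be the component containing $x$ of $H_j$ minus the other members. By Lemma 4(b) it is a chamber of the arrangement $\mathcal H^{(n-1)}$ on $H_j$. At each $y\in F$ the only member through $y$ is $H_j$. So the set of $y\in F$ near which the side of $H_j$ on which $C$ lies belongs to $C$ is open and closed in $F$. It contains $x$, hence is all of $F$. By induction $\Gamma_{\{j\}}\cong\Gamma_{n-1}$ is transitive on the chambers of $H_j$, so there is $\gamma\in\Gamma_{\{j\}}$ such that $\gamma F$ has $o$ in its closure. Points of $\gamma C$ next to points of $\gamma F$ close to $o$ lie in an orthant germ at $o$, so $\gamma C=C_\delta$ for some $\delta$. $\square$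

## 8. The manifold $X^n=\overline C/\Gamma_C$ and its strata

Fix a chamber $C$, let $\Gamma_C=\mathrm{Stab}_\Gamma(C)$, and put $X=X^n=\overline C/\Gamma_C$. By Lemma 5 this is $\mathbb H^n/\Gamma$ cut open along the images of $H_1,\dots,H_n$: there is only one $\Gamma$-orbit of chambers, hence only one piece.

**$X$ is a hyperbolic manifold with corners.** Near $x$ the functions $\pm\langle\cdot,v_i\rangle$, $i\in I(x)$, with suitable signs, have orthonormal gradients at $x$. Completed to a smooth chart they model $\overline C$ on an orthant with right angles. $\Gamma_C$ acts freely, properly discontinuously and preserving orientation. So $X$ is a connected orientable hyperbolic manifold with corners, $\overline C\to X$ is a covering, and the codimension-one walls are totally geodesic and meet orthogonally.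

**$X$ is compact.** Let $Q$ be compact with $\Gamma Q=\mathbb H^n$ (Lemma 1(a) for $n\ge2$, (4.3) for $n=1$). By local finiteness only finitely many closed chambers of the form $\gamma^{-1}\overline C$ meet $Q$, say $\gamma_1^{-1}\overline C,\dots,\gamma_s^{-1}\overline C$. If $\overline C\cap\gamma Q\ne\emptyset$, then $\gamma^{-1}C=\gamma_i^{-1}C$ for some $i$, so $\gamma\in\Gamma_C\gamma_i$. Hence $\overline C\subset\Gamma_C\bigcup_i\gamma_iQ$.

**Definition (label).** For $x\in\overline C$ and $i\in I(x)$ let $v_i\in\Gamma e_i$ be the unique vector with $x\in H_{v_i}$, and let $\varepsilon_i(x)=\pm$ be such that $\varepsilon_i\langle\cdot,v_i\rangle>0$ on $C$. The label of $x$ is $(I(x),\varepsilon(x))$. *Example.* If $C=C_{(+,\dots,+)}$, then $o$ has label $([n],(+,\dots,+))$.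

Labels are $\Gamma_C$-invariant, the codimension of $x$ is $|I(x)|$, and labels are locally constant on the set of points of fixed codimension: near $x$ only the members through $x$ are present, so nearby points of the same codimension lie on the same members. Let $X_{I,\varepsilon}\subset X$ be the set of points with label $(I,\varepsilon)$.

**Lemma 6.** Each $X_{I,\varepsilon}$ ($I\subset[n]$, $\varepsilon\in\{\pm\}^I$) is non-empty and connected. Hence the strata of $X$ are exactly the $X_{I,\varepsilon}$.

*Proof.* **Non-empty.** By Lemma 4(b) the members not containing $H_I$ cut it in a locally finite family of proper hyperplanes, so we may choose $z\in H_I$ on no members other than $H_i$, $i\in I$. Let $C'$ be the chamber containing the orthant $\{\varepsilon_i\langle\cdot,e_i\rangle>0,\ i\in I\}$ at $z$. By Lemma 5, $C'=\gamma C$ with $\gamma\in\Gamma$, and $\gamma^{-1}z\in\overline C$ has label $(I,\varepsilon)$.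

**Connected.** Let $x,y\in\overline C$ have label $(I,\varepsilon)$, with normals $v_i,w_i\in\Gamma e_i$. We look for $g\in\Gamma_C$ such that $gx$ and $y$ are joined inside the set of points with this label. By Lemma 4(a) there are $\gamma,\gamma'\in\Gamma$ with $v_i=\gamma e_i$, $w_i=\gamma'e_i$ for all $i\in I$. The points $\gamma^{-1}x$, $\gamma'^{-1}y$ lie in chambers of the induced arrangement on $H_I$. By Lemma 4(b) and Lemma 5 in dimension $n-|I|$ there is $\beta\in\Gamma_I$ with $\beta\gamma^{-1}x$ in the same chamber $D$ of $H_I$ as $\gamma'^{-1}y$. Put $g=\gamma'\beta\gamma^{-1}$. Then $gv_i=\gamma'\beta e_i=w_i$, and $gx,y\in\gamma'D$, a connected set. The members of $\mathcal H$ through any point of $\gamma'D$ are exactly the $H_{w_i}$. So along $\gamma'D$ the germ of the orthant $\{\varepsilon_i\langle\cdot,w_i\rangle>0\}$ lies in one fixed chamber, because "lying in a given chamber" is an open and closed condition. At $gx$ it is $gC$, because $C$ is $\{\varepsilon_i\langle\cdot,v_i\rangle>0\}$ near $x$ and $gv_i=w_i$. At $y$ it is $C$. So $gC=C$, i.e. $g\in\Gamma_C$. Moreover $\gamma'D\subset\overline C$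 consists of points with label $(I,\varepsilon)$, and it joins $gx$ to $y$. In $X$ the points $gx$ and $x$ coincide.

Labels are locally constant on points of fixed codimension, so the non-empty connected sets $X_{I,\varepsilon}$ are the components of the sets of points of fixed codimension. $\square$

**Face structure and properties (2), (3), (4).** Let every stratum be its own class. The faces are $F_{I,\varepsilon}=\overline{X_{I,\varepsilon}}$, so they are connected. Near a point of label $(J',\delta)$ the labels occurring are $(I,\delta|_I)$ with $I\subset J'$, and each accumulates at the point. Hence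
$$F_{I,\varepsilon}=\bigsqcup_{J'\supseteq I,\ \delta|_I=\varepsilon}X_{J',\delta},\qquad F_{J',\delta}\subset F_{I,\varepsilon}\iff I\subset J',\ \delta|_I=\varepsilon.\tag{8.1}$$
So $F_{I,\varepsilon}\leftrightarrow\{x\in\square^n:x_i=\varepsilon_i,\ i\in I\}$ is an isomorphism of face posets. All faces are totally geodesic and intersect orthogonally. There are exactly $2^n$ faces of dimension $0$, each a single connected stratum of dimension $0$, i.e. a point.

**The $B_n$-action and property (1).** Let $B_n\subset O^+(L_n)$ act by signed permutations of $e_1,\dots,e_n$, fixing $e_0$. It normalizes $\Gamma$, and $B_n\cap\Gamma=1$ since $1,2\notin J$. The group $G=\Gamma\rtimes B_n$ permutes $\mathcal H$ and the chambers. For $b\in B_n$ Lemma 5 gives $\gamma\in\Gamma$ with $bC=\gamma C$, so $\gamma^{-1}b\in G_C=\mathrm{Stab}_G(C)$. Hence $G_C/\Gamma_C\cong G/\Gamma\cong B_n$, and this group acts isometrically on $X=\overline C/\Gamma_C$.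

We compute the action on labels. Let $be_i=\omega_ie_{\beta(i)}$ and $g=\gamma_bb\in G_C$ with $\gamma_b\in\Gamma$. For $v_i=\gamma e_i\in\Gamma e_i$,
$$\omega_igv_i=\gamma_b(b\gamma b^{-1})e_{\beta(i)}\in\Gamma e_{\beta(i)},\qquad\varepsilon_i\omega_i\langle\cdot,\omega_igv_i\rangle=\varepsilon_i\langle\cdot,gv_i\rangle>0\text{ on }gC=C.$$
So $b$ maps $X_{I,\varepsilon}$ to $X_{\beta(I),\varepsilon^*}$ with $\varepsilon^*_{\beta(i)}=\omega_i\varepsilon_i$. Since $(bx)_{\beta(i)}=\omega_ix_i$ on $\square^n$, this is exactly the action of $b$ on the faces of $\square^n$. This proves (1).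

**Lemma 7.** Let $|I|=n-k$ with $k\ge1$. Then $F_{I,\varepsilon}$ is isometric to $X^k$, built with the same $J$, as a manifold with corners. In particular every face is a compact connected orientable manifold with corners.

*Proof.* Replacing $C$ by a $\Gamma$-translate changes $X$ only by a label-preserving isometry. So by Lemma 4(a) we may assume that some point of $H_I\cap\overline C$ has label $(I,\varepsilon)$. Let $D$ be the chamber of $H_I$ containing it. As in the proof of Lemma 6, the orthant germs along $D$ lie in $C$, so $\overline D\subset\overline C$ and all points of $D$ have label $(I,\varepsilon)$.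

**Image of $D$.** By the proof of Lemma 6 with $y\in D$, $w_i=e_i$, $\gamma'=1$, every point of label $(I,\varepsilon)$ is carried into $D$ by an element of $\Gamma_C$. So the image of $D$ in $X$ is all of $X_{I,\varepsilon}$.

**$\mathrm{Stab}_{\Gamma_I}(D)\subset\Gamma_C$.** If $\gamma\in\Gamma_I$ and $\gamma D=D$, then $\gamma C$ contains the germs along $D$ of the orthant $\{\varepsilon_i\langle\cdot,e_i\rangle>0,\ i\in I\}$, since $\gamma e_i=e_i$. So does $C$; hence $\gamma C=C$.

**The image of $\overline D$ is $F_{I,\varepsilon}$.** By Lemma 4(b), $\overline D/\mathrm{Stab}_{\Gamma_I}(D)$ is $X^k$ built from the chamber $D$, and it is compact. So the image of $\overline D$ is compact. It contains $X_{I,\varepsilon}$ as a dense subset, so it equals $F_{I,\varepsilon}$.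

**$H_I\cap\overline C=\overline D$.** $D$ lies strictly on one side of every member not containing $H_I$, and this is the side of $C$ because $D\subset\overline C$. So points of $H_I\cap\overline C$ lie in the closed half-spaces of $H_I$ whose intersection is $\overline D$. The other inclusion was noted above.

**Identifications.** Let $x,y\in\overline D$, $\gamma\in\Gamma_C$, $\gamma x=y$. For $i\in I$ both $H_{\gamma e_i}$ and $H_{e_i}$ contain $y$, so $\gamma e_i=e_i$ by Lemma 2, i.e. $\gamma\in\Gamma_I$. Then $\gamma$ preserves $H_I\cap\overline C=\overline D$, hence $\gamma D=D$.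

So $\overline D/\mathrm{Stab}_{\Gamma_I}(D)\to F_{I,\varepsilon}$ is a bijective local isometry of compact spaces, and the source is isometric to $X^k$; by Lemma 5 the choice of the chamber does not matter. For $k=0$ the faces are points. $\square$

## 9. A degree-one map from distances to opposite facets

**The map.** Let $d_X$ be the path metric of $X$ and $F_{i,\pm}=F_{\{i\},\pm}$. These two faces are non-empty, compact and disjoint, as labels are unique. Put
$$f(x)_i=\frac{d_X(x,F_{i,-})-d_X(x,F_{i,+})}{d_X(x,F_{i,-})+d_X(x,F_{i,+})},\qquad i=1,\dots,n.$$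
Then $f\colon X\to\square^n$ is continuous, and $f_i=\pm1$ on $F_{i,\pm}$. Since $F_{I,\varepsilon}\subset F_{i,\varepsilon_i}$ for $i\in I$, $f$ maps $F_{I,\varepsilon}$ into $\{x_i=\varepsilon_i,\ i\in I\}$. It is $B_n$-equivariant: $b$ is an isometry mapping $F_{i,\varepsilon}$ to $F_{\beta(i),\omega_i\varepsilon}$, so $f(bx)_{\beta(i)}=\omega_if(x)_i=(bf(x))_{\beta(i)}$.

**The degrees.** We show by induction on $k$ that for each $k$-face $F$, with corresponding cube face $\bar F$, the map $f|_F\colon(F,\partial F)\to(\bar F,\partial\bar F)$ has degree $\pm1$. Here $\partial F,\partial\bar F$ are the unions of the proper faces, and they are the manifold boundaries. For $k=0$ this is clear. Let $k\ge1$, orient $F,\bar F$, and write $f_*[F]=\delta[\bar F]$. Applying boundary maps, $f_*[\partial F]=\delta[\partial\bar F]$ in $H_{k-1}(\partial\bar F)$. Let $E$ be a facet of $F$ and $\bar E$ the corresponding facet of $\bar F$. A point of $\partial F\setminus\mathrm{int}\,E$ lies in a facet $E'\ne E$ of $F$ and is mapped into $\bar E'$, which misses $\mathrm{int}\,\bar E$. So $f(\partial F\setminus\mathrm{int}\,E)\subset\partial\bar F\setminus\mathrm{int}\,\bar E$,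 and $f$ induces a map
$$H_{k-1}(\partial F,\partial F\setminus\mathrm{int}\,E)\to H_{k-1}(\partial\bar F,\partial\bar F\setminus\mathrm{int}\,\bar E).$$
By excision (using collars of $\partial E$ and $\partial\bar E$) these groups are $H_{k-1}(E,\partial E)$ and $H_{k-1}(\bar E,\partial\bar E)$, and the classes $[\partial F]$, $[\partial\bar F]$ go to $[E]$, $[\bar E]$ with the induced orientations. Hence $(f|_E)_*[E]=\delta[\bar E]$, and by induction $\delta=\pm1$. Choosing the orientation of each face of $X$, and of $X$ itself, suitably makes all degrees $+1$. This proves (5).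

Taking $J=3R$, which satisfies ($\star$), we obtain **Theorem A**. $\blacksquare$

## 10. Powers of a prime over $31$: separation and collars

Sections 6–9 hold for any $J$ satisfying ($\star$), and (6) is Lemma 7. For (7) and (8) we need levels satisfying ($\star$) with $|R/J|$ arbitrarily large.

**Step 1: arbitrarily deep levels.** The prime $31$ splits in $R$. Let $\mathfrak p\mid31$ be the prime with $\phi\mapsto19$; indeed $19^2=361\equiv20=19+1$. Then $R/\mathfrak p^r\cong\mathbb Z/31^r$. Since $9^2\equiv19\bmod31$, $\phi$ has a square root $s\equiv9$ in $\mathbb Z/31^r$ by Hensel. The map $x_1+x_0\sqrt\phi\mapsto x_1-x_0s$ identifies $T(R/\mathfrak p^r)$ with $(\mathbb Z/31^r)^*$, of order $30\cdot31^{r-1}$: the inverse takes $z$ to $x_1=\frac{z+z^{-1}}2$, $x_0=\frac{z^{-1}-z}{2s}$.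

Mod $31$, $\bar\eta\mapsto19-9=10$, and $10^3\equiv8$, $10^5\equiv25$, $10^{15}\equiv1$, so the order is $15$. Mod $961$, $\phi\mapsto763$ (as $763^2\equiv764$) and $s=474$ (as $474^2\equiv763$), so $\bar\eta\mapsto289=17^2$. Successively
$$17^4\equiv-86,\qquad17^8\equiv-292,\qquad17^{16}\equiv-265,$$
$$289^{15}=17^{30}=17^{16}\,17^8\,17^4\,17^2\equiv500\cdot132\equiv652=1+31\cdot21\not\equiv1\pmod{961},$$
where $17^{16}17^8\equiv500$ and $17^417^2\equiv132$. So for every $r\ge1$ the image of $\eta^{15}$ is $1+31y$ with $31\nmid y$ when $r\ge2$, and it has order $31^{r-1}$. The order of $\bar\eta$ is divisible by $15$, hence equals $15\cdot31^{r-1}$, which is odd and equal to $|T(R/\mathfrak p^r)|/2$. So $J=\mathfrak p^r$ satisfies ($\star$) for all $r\ge1$.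

**Step 2: disjoint members are far apart.** Let $J$ satisfy ($\star$), and let $N(J)=|R/J|$. Since $\mathfrak p\nmid10$, $N(J)\ge9$: inert primes have norm at least $9$ and split ones at least $11$. Put $D_J=\operatorname{arccosh}(N(J)/2-1)$. We claim that any two disjoint members of $\mathcal H$ are at distance $\ge D_J$.

Let $v\in\Gamma e_i$, $w\in\Gamma e_j$ and $a=\langle v,w\rangle$; then $|a'|\le1$ by definiteness at the conjugate place. Suppose $i=j$ and $v\ne w$. Then $a\ne1$, since otherwise $q(v-w)=2-2a=0$. As $a\equiv\langle e_i,e_i\rangle=1$, we have $0\ne a-1\in J$, so $|a-1|\,|a'-1|\ge N(J)$. Since $|a'-1|\le2$, we get $|a-1|\ge N(J)/2$ and $|a|\ge N(J)/2-1$. Now suppose $i\ne j$ and the hyperplanes are disjoint. Then $n\ge2$ and $a\ne0$, because for orthonormal $v,w$ the complement of their span contains a timelike vector and the hyperplanes meet. As $a\in J$, $|aa'|\ge N(J)$ and $|a|\ge N(J)$. In both cases $|a|\ge N(J)/2-1>1$.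

It remains to see that the distance between $H_v$ and $H_w$ is at least $\operatorname{arccosh}|a|$. Write $w=av+w_1$ with $w_1\perp v$, so $q(w_1)=1-a^2<0$. For $x\in H_v$, the reversed Cauchy–Schwarz inequality for timelike vectors gives $\sinh d(x,H_w)=|\langle x,w\rangle|=|\langle x,w_1\rangle|\ge\sqrt{a^2-1}$, hence $\cosh d(x,H_w)\ge|a|$.

**Step 3: property (7).** If $F_{I,\varepsilon}\cap F_{I',\delta}=\emptyset$, then $\varepsilon_i\ne\delta_i$ for some $i\in I\cap I'$; otherwise $\varepsilon$ and $\delta$ combine to a label on $I\cup I'$, whose stratum lies in both faces by (8.1). A path in $X$ joining the two faces lifts to a path in $\overline C$ from some $H_v$ to some $H_w$ with $v,w\in\Gamma e_i$, where $\varepsilon_i\langle\cdot,v\rangle>0$ and $\delta_i\langle\cdot,w\rangle>0$ on $C$. So $v\ne w$, because $C$ lies on only one side of $H_v$. By Lemma 2 the two hyperplanes are disjoint, and by Step 2 the path has length $\ge D_J$.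

**Step 4: property (8).** Let $F=F_{i,\varepsilon}$ be covered by $H_v\cap\overline C$, $v\in\Gamma e_i$, and consider
$$(x,t)\mapsto\exp_x(t\varepsilon v)=\cosh t\,x+\varepsilon\sinh t\,v,\qquad0\le t<D_J/2.$$
It stays in $\overline C$, by the description of $\overline C$ as an intersection of closed half-spaces. For a member $H_u\ne H_v$ meeting $H_v$, necessarily orthogonally, $\langle\exp_x(t\varepsilon v),u\rangle=\cosh t\,\langle x,u\rangle$ keeps its sign. For $H_v$ itself, $\varepsilon\langle\exp_x(t\varepsilon v),v\rangle=\sinh t\ge0$. Members disjoint from $H_v$ are at distance $\ge D_J$, so they are not crossed. By Lemma 2, points of $H_v\cap\overline C$ are identified in $X$ only by elements $\gamma\in\Gamma_C$ with $\gamma v=v$, and these commute with the construction. So we get a map $F\times[0,D_J/2)\to X$.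

The map is injective. Let $\exp_x(t\varepsilon v)=\gamma\exp_y(s\varepsilon v)$ with $\gamma\in\Gamma_C$. This point is at distance $t$ from $H_v$ and $s$ from $H_{\gamma v}$, so $d(H_v,H_{\gamma v})\le s+t<D_J$. Two distinct members of $\mathcal H_i$ are disjoint, hence at distance $\ge D_J$. So $\gamma v=v$. Then applying $\varepsilon\langle\cdot,v\rangle$ gives $\sinh t=\sinh s$, whence $s=t$ and $x=\gamma y$. The map is an immersion, because $(x,t)\mapsto\cosh t\,x+\varepsilon\sinh t\,v$ is a diffeomorphism $H_v\times\mathbb R\to\mathbb H^n$. Its restriction to the compact set $F\times[0,t_0]$, $t_0<D_J/2$, is therefore an embedding.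

**Step 5: choice of the level.** Given $d>0$, take $J=\mathfrak p^r$ from Step 1 with $r$ so large that $D_J>d$; here $N(J)=31^r$, and $r$ does not depend on $n$. For this $J$ the manifolds $X^1,X^2,\dots$ satisfy (1)–(5) with connected faces by Sections 6–9, (6) by Lemma 7, (7) by Step 3, and (8) by Step 4 with $t_0=d/2$. This proves **Theorem B**. $\blacksquare$
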